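# Balls that meet, projections that do not exist: $IP_{f,\infty}$ and the bidual

## Ball intersections versus norm-one projections: the guess "yes" on simple cases

Suppose that in a Banach space $X$ closed balls behave as if they were compact: if every finite subfamily of a family of balls has a common point, then the whole family has one. Does this force a norm-one linear projection from $X^{**}$ onto $X$? The first guess is **yes**. The reverse implication is easy, and, as we shall see, the guess survives the cases that one can do by hand. Let us make the words precise and run those tests.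

**Definition.** A Banach space $X$ has the *finite-infinite intersection property* ($IP_{f,\infty}$) if every family of closed balls in $X$ with empty intersection contains a finite subfamily with empty intersection.

**Definition.** A subspace $X$ of a Banach space $Y$ is an *almost constrained* (AC) subspace of $Y$ if every family of closed balls centered at points of $X$ that intersects in $Y$ also intersects in $X$. It is *constrained* in $Y$ if there is a linear projection of norm one from $Y$ onto $X$.

We always regard $X$ as a subspace of $X^{**}$, and $B(x,r)$ is the closed ball. It helps to rewrite the AC property for one point at a time: $X$ is AC in $Y$ if and only if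

$$\text{for every } z\in Y \text{ there is } p\in X \text{ with } \|p-x\|\le\|z-x\| \text{ for all } x\in X. \tag{1}$$

Indeed, the balls $B(x,\|z-x\|)$, $x\in X$, all contain $z$, so AC gives a common point $p\in X$. Conversely, if $z$ lies in all $B(x_i,r_i)$ with $x_i\in X$, then the $p$ of (1) satisfies $\|p-x_i\|\le\|z-x_i\|\le r_i$. In particular, a constrained subspace is AC: take $p=\Pi z$, where $\Pi$ is the norm-one projection.

**Fact 1.** $X$ has $IP_{f,\infty}$ if and only if $X$ is an AC-subspace of $X^{**}$.

*Proof.* Let $X$ be AC in $X^{**}$, and let $B(x_i,r_i)$ be balls in $X$ all of whose finite subfamilies intersect. The balls of $X^{**}$ with the same centers and radii are weak\*-compact and their finite subfamilies intersect, so they have a common point in $X^{**}$. By AC there is one in $X$.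

Conversely, let $X$ have $IP_{f,\infty}$ and let $z\in X^{**}$ satisfy $\|z-x_i\|\le r_i$ for all $i\in I$, with $x_i\in X$. Consider the balls $B(x_i,r_i+\theta)$ of $X$ for all $i\in I$, $\theta>0$. Given finitely many of them, let $\theta_0$ be the smallest $\theta$ that occurs. By the principle of local reflexivity, for each $\kappa>0$ there is a linear map $L$ from the span of $z$ and the finitely many centers into $X$ with $\|L\|\le1+\kappa$ that fixes the centers. Then $\|Lz-x_i\|\le(1+\kappa)r_i\le r_i+\theta_0$ for small $\kappa$, so these finitely many balls intersect. Hence all $B(x_i,r_i+\theta)$ have a common point in $X$, and it lies in every $B(x_i,r_i)$. $\square$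

So the question, which comes from the article at https://link.springer.com/article/10.1007/s00010-023-00963-0 (doi:10.1007/s00010-023-00963-0), reads: *if $X$ is an AC-subspace of $X^{**}$, is $X$ constrained in $X^{**}$?* It is known that an AC-subspace of a general Banach space need not be constrained; the point is that here the big space is the bidual.

**Test: dual spaces.** If $X=Z^*$, then balls are weak\*-compact, so $X$ has $IP_{f,\infty}$. And restricting functionals from $Z^{**}$ to $Z$ is a norm-one projection $Z^{***}\to Z^*$. The guess passes.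

**Test: $c_0$.** The balls $B(2e_n,1)$, $n\ge1$, where $e_n$ are the unit vectors of real $c_0$, have no common point: such an $x$ has $x_n\ge1$ for all $n$. But $e_1+\dots+e_N$ lies in the first $N$ of them. So $c_0$ fails $IP_{f,\infty}$. (In $\ell_\infty=c_0^{**}$ the constant sequence $1$ is a common point.) Since constrained implies AC, $c_0$ is not constrained in $\ell_\infty$. The guess passes.

**Test: codimension one.** Suppose that $X$ is AC in $Y$ and $\dim Y/X=1$, say $Y=X\oplus\mathbb K z$, with $\mathbb K$ the scalar field. Take $p$ from (1) and put $\Pi(x+tz)=x+tp$. This is linear and fixes $X$, and for $t\ne0$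
$$\|x+tp\|=|t|\,\Big\|p-\Big(-\frac xt\Big)\Big\|\le|t|\,\Big\|z-\Big(-\frac xt\Big)\Big\|=\|x+tz\|.$$
So $X$ is constrained in $Y$. The guess passes again.

## Two directions at once: a plane in a four-dimensional space

The last test suggests a proof of "yes" in the style of Hahn–Banach: add one vector at a time. Suppose that we have a norm-one projection $T:X\oplus\mathbb Kz_1\to X$ with $Tz_1=p_1$, and we want to add $z_2$. We need $p_2\in X$ with
$$\|p_2-Tv\|\le\|z_2-v\|\qquad\text{for all } v=x+tz_1 .$$
So $p_2$ must be a common point of the balls $B(x+tp_1,\|z_2-x-tz_1\|)$. For $t=0$ these contain $z_2$. For $t\neq0$ the point $z_2$ is compared with $x+tp_1$, while the radius is its distance to $x+tz_1$. Nothing says that $z_2$, or any other point of $Y$, lies in all these balls, so AC says nothing about them. In other words, AC provides a map $R:Y\to X$ that may be chosen with $R(z+x)=Rz+x$ for $x\in X$, but the choice of $R$ in different directions of $Y/X$ need not be additive.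

This is not only a gap in the argument. Here is a plane in a four-dimensional real space where the step is impossible. Put $\lambda=\frac23$, and for $e=(x,y)$, $u=(u_1,u_2)$ in $\mathbb R^2$ let

$$N(e,u)=\max\{|x+u_1|+|u_2|,\ |y-u_2|+|u_1|,\ \lambda(|x-y|+|u_1-u_2|),\ \lambda(|x+y|+|u_1+u_2|)\}. \tag{2}$$

This is a norm on $\mathbb R^4$: if it vanishes, the first two terms give $u=0$ and then $x=y=0$. Let $F=(\mathbb R^4,N)$, let $K=\{(e,0)\}$, and write $\|e\|_K=N(e,0)=\max(|x|,|y|,\lambda|x-y|,\lambda|x+y|)$.

**$K$ is AC in $F$.** For fixed $u$ we look for $c\in\mathbb R^2$ with $\|e+c\|_K\le N(e,u)$ for all $e$. By the triangle inequality, term by term, it is enough that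
$$|c_1-u_1|\le|u_2|,\quad|c_2+u_2|\le|u_1|,\quad|c_1-c_2|\le|u_1-u_2|,\quad|c_1+c_2|\le|u_1+u_2|. \tag{3}$$
The last two hold if $c=\psi u$ with $|\psi|\le1$. The first two want $\psi$ near $1$ when $|u_2|$ is small and near $-1$ when $|u_1|$ is small. So take
$$\psi(u)=\frac{u_1^2-u_2^2}{u_1^2+u_2^2}\quad(u\ne0),\qquad\psi(0)=0 .$$
Since $2|u_1u_2|\le u_1^2+u_2^2$, we have for $u\neq 0$
$$|\psi u_1-u_1|=\frac{2u_2^2|u_1|}{u_1^2+u_2^2}\le|u_2|,\qquad|\psi u_2+u_2|=\frac{2u_1^2|u_2|}{u_1^2+u_2^2}\le|u_1|,\qquad|\psi|\le1, \tag{4}$$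
and (3) holds; for $u=0$ it is trivial. Let $R(e,u)=e+\psi(u)u$. Then $\|R(e,u)\|_K\le N(e,u)$ and $R((e,u)-(v,0))=R(e,u)-v$, so $p=R(e,u)$ satisfies (1).

This $R$ is visibly not additive: it sends the directions $u=(1,0)$, $(0,1)$, $(1,1)$ to $(1,0)$, $(0,-1)$, $(0,0)$. The next lemma says that no other choice does better. A linear projection of $F$ onto $K$ has the form $(e,u)\mapsto e+h(u)$ with $h$ linear, so the lemma says that $K$ is not constrained in $F$.

**Lemma 2.** There is no linear $h:\mathbb R^2\to\mathbb R^2$ with $\|e+h(u)\|_K\le N(e,u)$ for all $e,u\in\mathbb R^2$.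

*Proof.* Suppose that $h=(h_1,h_2)$ is such a map. We test four directions $u$, with large $e$. The four terms of $N$ are listed in the order of (2).

- $u=(1,0)$. For $e=(5,0)$: $N=\max(6,1,4,4)=6$, so $5+h_1\le6$. For $e=(-5,0)$: $N=\max(4,1,4,4)=4$, so $5-h_1\le4$. Hence $h_1(1,0)=1$.
- $u=(0,1)$. For $e=(0,5)$: $N=\max(1,4,4,4)=4$, so $5+h_2\le4$. For $e=(0,-5)$: $N=\max(1,6,4,4)=6$, so $5-h_2\le6$. Hence $h_2(0,1)=-1$.
- $u=(1,1)$. For $e=(6,-6)$ the terms are $8,8,8,\frac43$; for $e=(-6,6)$ they are $6,6,8,\frac43$. So $N=8$ both times, and $\frac23|\pm12+(h_1-h_2)|\le8$, that is, $|\pm12+(h_1-h_2)|\le12$ for both signs. Hence $h_1(1,1)=h_2(1,1)$.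
- $u=(1,-1)$. For $e=(6,6)$ the terms are $8,8,\frac43,8$; for $e=(-6,-6)$ they are $6,6,\frac43,8$. So $N=8$ both times, and $|\pm12+(h_1+h_2)|\le12$ for both signs. Hence $h_1(1,-1)=-h_2(1,-1)$.

Write $h(1,0)=(1,r)$ and $h(0,1)=(s,-1)$. By linearity $h(1,1)=(1+s,r-1)$ and $h(1,-1)=(1-s,r+1)$. The third item gives $1+s=r-1$, so $r-s=2$. The fourth gives $1-s=-(r+1)$, so $r-s=-2$. This is a contradiction. $\square$

What $\lambda$ does: at $e=(\pm t,0)$ the last two terms must not exceed the first, which needs $\lambda(t+1)\le t-1$; at $e=\pm(t,-t)$ the third must dominate, which needs $2\lambda t\ge t+2$. For $t$ large both are possible exactly when $\frac12<\lambda<1$.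

So codimension two already breaks the general principle "AC implies constrained". But $K$ is finite-dimensional, hence $K^{**}=K$, and the pair $K\subset F$ says nothing about biduals. We must make the directions $u$ appear *at infinity*, in $X^{**}$ and not in $X$.

## Mass at infinity in $\ell_1^{**}$: carrying the plane into a bidual

Scalars are real here. Recall that $\ell_1^{**}=\ell_\infty^*=M(\beta\mathbb N)$, the regular Borel measures on the Stone–Čech compactification of $\mathbb N$. Each $A\in\ell_\infty^*$ splits as $A=A_r+A_s$, where $A_r\in\ell_1$ is the part carried by $\mathbb N$ and $A_s\in c_0^\perp$ is carried by $\beta\mathbb N\setminus\mathbb N$; moreover $\|A\|=\|A_r\|+\|A_s\|$. The canonical copy of $\ell_1$ is $\{A_s=0\}$. Example: let $S\in\ell_\infty^*$ be the limit along a free ultrafilter on $\mathbb N$. Then $S$ vanishes on $c_0$, so $S_r=0$, and $\|S\|=\langle S,1\rangle=1$, where $1$ is the constant sequence. It is a unit of mass at infinity.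

The plan is to let $u_1$ and $u_2$ be carried by two sequences $a,b\in\ell_1$, so that mass of $a$ and $b$ at infinity plays the role of $u$. Let $\varepsilon_i\ge0$ be weights with $\varepsilon_i\to0$; we leave them open for a moment. On $\mathbb R^2\times\ell_1\times\ell_1$ put

$$\|(x,y,a,b)\|=\max_{1\le j\le4}N_j+\sum_i\varepsilon_i(|a_i|+|b_i|), \tag{5}$$
$$N_1=\Big|x+\sum a_i\Big|+\|b\|_1,\quad N_2=\Big|y-\sum b_i\Big|+\|a\|_1,\quad N_3=\lambda(|x-y|+\|a-b\|_1),\quad N_4=\lambda(|x+y|+\|a+b\|_1).$$

Since $\|a\|_1\le N_2$, $\|b\|_1\le N_1$, $|x|\le N_1+\|a\|_1$ and $|y|\le N_2+\|b\|_1$, this is a norm equivalent to the usual one. Let $X$ be the resulting Banach space; it is isomorphic to $\ell_1$.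

**The bidual norm.** As a vector space $X^{**}=\mathbb R^2\times\ell_\infty^*\times\ell_\infty^*$, and $X$ consists of those $z=(x,y,A,B)$ with $A_s=B_s=0$. To find the norm, let $D$ be the operator $(a_i)\mapsto(\varepsilon_ia_i)$ on $\ell_1$. The map
$$(x,y,a,b)\mapsto\Big(\big[(x+\textstyle\sum a_i,\,b),\,(y-\sum b_i,\,a),\,\lambda(x-y,\,a-b),\,\lambda(x+y,\,a+b)\big],\,(Da,Db)\Big)$$
is an isometric embedding of $X$ into $\big[\bigoplus_{j=1}^4(\mathbb R\oplus_1\ell_1)\big]_\infty\oplus_1(\ell_1\oplus_1\ell_1)$. The second adjoint of an isometric embedding is an isometric embedding, and the bidual of a finite $\ell_1$- or $\ell_\infty$-sum is the same sum of the biduals. The functional $a\mapsto\sum a_i$ extends to $A\mapsto\langle A,1\rangle$. Finally $D^{**}A=DA_r$: for $\xi\in\ell_\infty$ we have $D^*\xi=(\varepsilon_i\xi_i)\in c_0$ because $\varepsilon_i\to0$, so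
$$\langle D^{**}A,\xi\rangle=\langle A,D^*\xi\rangle=\langle A_r,D^*\xi\rangle=\langle DA_r,\xi\rangle.$$
Hence for $z=(x,y,A,B)\in X^{**}$
$$\|z\|=\max_jN_j(z)+\sum_i\varepsilon_i(|A_r(i)|+|B_r(i)|), \tag{6}$$
$$N_1=|x+\langle A,1\rangle|+\|B\|,\quad N_2=|y-\langle B,1\rangle|+\|A\|,\quad N_3=\lambda(|x-y|+\|A-B\|),\quad N_4=\lambda(|x+y|+\|A+B\|).$$
*The weights do not see mass at infinity.* In particular, for $e,u\in\mathbb R^2$,
$$\|(e,u_1S,u_2S)\|=N(e,u), \tag{7}$$
so $X^{**}$ contains the four-dimensional space $F$, and $F\cap X=K$.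

**The first choice, $\varepsilon_i=0$, fails.** Write $\omega_m$ for the $m$th unit vector of $\ell_1$, and put
$$Q_m(x,y,A,B)=\big(x,\ y,\ A_r+\langle A_s,1\rangle\omega_m,\ B_r+\langle B_s,1\rangle\omega_m\big).$$
This is a linear projection of $X^{**}$ onto $X$. It leaves $x+\langle A,1\rangle$, $y-\langle B,1\rangle$, $x\pm y$ unchanged, and
$$\|B_r+\langle B_s,1\rangle\omega_m\|\le\|B_r\|+\|B_s\|=\|B\|,$$
and likewise for $A$ and for $A\pm B$. So $Q_m$ does not increase any $N_j$. If all $\varepsilon_i=0$, then $\|Q_m\|=1$ and $X$ **is** constrained. The exact trouble is that mass at infinity may be moved to a finite coordinate free of charge: then $u$ never needs to be mapped into the plane.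

**The remedy.** Take all $\varepsilon_i>0$, namely $\varepsilon_i=2^{-i}$. Mass at infinity still weighs nothing in the last term of (6), but mass at the coordinate $m$ costs $\varepsilon_m$. The fee can be made as small as we please, but not zero. We now prove that this is enough.

**Theorem A.** Let $\lambda=\frac23$ and $\varepsilon_i=2^{-i}$. The equivalent norm (5) on $\mathbb R^2\oplus\ell_1\oplus\ell_1$ $(\cong\ell_1)$ gives a real Banach space $X$ that is an AC-subspace of $X^{**}$, so $X$ has $IP_{f,\infty}$, but there is no norm-one linear projection from $X^{**}$ onto $X$. For every $\eta>0$ there is, however, a linear projection from $X^{**}$ onto $X$ of norm $\le1+\eta$.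

The last sentence is already within reach. The projection $Q_m$ does not increase any $N_j$, and it increases the last term of (6) by at most $\varepsilon_m(\|A_s\|+\|B_s\|)\le2\varepsilon_m\|z\|$, since $\|A_s\|\le\|A\|\le N_2(z)$ and $\|B_s\|\le\|B\|\le N_1(z)$. So $\|Q_m\|\le1+2^{1-m}$.

## Averaging $\psi$ over the singular parts: the space of Theorem A is AC

**Step 1: a nonlinear retraction.** The purpose is to apply the map $R$ of the plane example pointwise on $\beta\mathbb N\setminus\mathbb N$. Let $z=(x,y,A,B)\in X^{**}$ and $\nu=|A_s|+|B_s|$. By Radon–Nikodym, $A_s=\alpha\nu$ and $B_s=\beta\nu$ with $\alpha,\beta\in L_1(\nu)$. Let $\psi=\frac{\alpha^2-\beta^2}{\alpha^2+\beta^2}$, with $\psi=0$ where $\alpha=\beta=0$, and put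
$$p=\int\psi\alpha\,d\nu,\qquad q=\int\psi\beta\,d\nu,\qquad Rz=(x+p,\ y+q,\ A_r,\ B_r)\in X.$$

**Step 2: $\|Rz\|\le\|z\|$.** By (4), applied pointwise with $(u_1,u_2)=(\alpha,\beta)$, we have $|\psi\alpha-\alpha|\le|\beta|$, $|\psi\beta+\beta|\le|\alpha|$ and $|\psi|\le1$. Also $\langle A,1\rangle=\sum A_r(i)+\int\alpha\,d\nu$, $\|B_s\|=\int|\beta|\,d\nu$, $\|A_s-B_s\|=\int|\alpha-\beta|\,d\nu$, and so on. Hence
$$N_1(Rz)=\Big|x+p+\sum A_r(i)\Big|+\|B_r\|\le|x+\langle A,1\rangle|+\Big|p-\int\alpha\,d\nu\Big|+\|B_r\|\le|x+\langle A,1\rangle|+\|B_s\|+\|B_r\|=N_1(z),$$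
$$N_2(Rz)=\Big|y+q-\sum B_r(i)\Big|+\|A_r\|\le|y-\langle B,1\rangle|+\Big|q+\int\beta\,d\nu\Big|+\|A_r\|\le|y-\langle B,1\rangle|+\|A_s\|+\|A_r\|=N_2(z),$$
$$N_3(Rz)\le\lambda\Big(|x-y|+\int|\psi||\alpha-\beta|\,d\nu+\|A_r-B_r\|\Big)\le\lambda\big(|x-y|+\|A_s-B_s\|+\|A_r-B_r\|\big)=N_3(z),$$
$$N_4(Rz)\le\lambda\Big(|x+y|+\int|\psi||\alpha+\beta|\,d\nu+\|A_r+B_r\|\Big)\le N_4(z).$$
The last terms in (6) are the same for $Rz$ and $z$, because the regular parts are the same.

**Step 3: conclusion.** For $v\in X$ the points $z$ and $z-v$ have the same singular parts, hence the same $p,q$, so $R(z-v)=Rz-v$. By Step 2, $\|Rz-v\|=\|R(z-v)\|\le\|z-v\|$ for all $v\in X$. This is (1), so $X$ is AC in $X^{**}$, and by Fact 1 it has $IP_{f,\infty}$.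

## Iterating a projection until the fees run out: the space of Theorem A is not constrained

Suppose that $\Pi:X^{**}\to X$ is a linear projection with $\|\Pi\|=1$. We want to extract from it a linear $h$ as forbidden by Lemma 2. The projection may send $(0,u_1S,u_2S)$ partly into the plane and partly to mass at finite coordinates. The second part costs a fee. We collect that mass, put it back at infinity, and apply $\Pi$ again. The total budget is $N(e,u)$, so the mass must die out, and in the limit everything has gone into the plane, linearly.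

**Step 1: one application of $\Pi$.** Write $\Pi(0,u_1S,u_2S)=(g(u),(t_i(u))_i)$, where $g(u)\in\mathbb R^2$ is the plane part and $t_i(u)\in\mathbb R^2$ is the pair of $i$th coordinates of the two $\ell_1$-parts. Then $g,t_i:\mathbb R^2\to\mathbb R^2$ are linear and $\sum_i|t_i(u)|_1<\infty$, where $|\cdot|_1$ is the $\ell_1$-norm of $\mathbb R^2$. Put
$$\tau=\sum_it_i,\qquad\delta(u)=\sum_i\varepsilon_i|t_i(u)|_1 .$$
Here $\tau u$ is the total mass that has been moved to finite coordinates and $\delta(u)$ is the fee. For $(e,d)\in X$ with $d_i=(a_i,b_i)$ the triangle inequality ($|\sum b_i|\le\|b\|_1$, $|\sum a_i|\le\|a\|_1$, $|\sum(a_i\pm b_i)|\le\|a\pm b\|_1$) gives $N(e,\sum_id_i)\le\max_jN_j(e,d)$. Since $\Pi$ fixes $(e,0,0)\in X$, we have $\Pi(e,u_1S,u_2S)=(e+g(u),(t_i(u))_i)$. With (7),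
$$N(e+g(u),\tau u)+\delta(u)\le\|(e+g(u),(t_i(u))_i)\|=\|\Pi(e,u_1S,u_2S)\|\le N(e,u)\qquad\text{for all }e,u. \tag{8}$$

**Step 2: iteration.** Put $g_n=\sum_{k<n}g\tau^k$. We claim that
$$N(e+g_n(u),\tau^nu)+\sum_{k<n}\delta(\tau^ku)\le N(e,u)\qquad\text{for all }e,u,n. \tag{9}$$
For $n=0$ this is an equality. Suppose that it holds for $n$. Apply (8) to the pair $(e+g_n(u),\tau^nu)$; since $g_n(u)+g(\tau^nu)=g_{n+1}(u)$,
$$N(e+g_{n+1}(u),\tau^{n+1}u)+\delta(\tau^nu)\le N(e+g_n(u),\tau^nu).$$
Adding $\sum_{k<n}\delta(\tau^ku)$ and using (9) for $n$ gives (9) for $n+1$.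

**Step 3: the mass dies out.** From (9), $\sum_k\delta(\tau^ku)\le N(0,u)<\infty$. The function $\delta$ is a seminorm on $\mathbb R^2$. If $\delta(v)=0$, then $t_i(v)=0$ for all $i$, **because all $\varepsilon_i>0$**, and so $\tau v=0$. Thus $v\mapsto|\tau v|_1$ is a seminorm on the finite-dimensional space $\mathbb R^2/\ker\delta$, where $\delta$ is a norm, and there is a constant $C$ with $|\tau v|_1\le C\delta(v)$ for all $v$. Hence
$$\sum_k|\tau^{k+1}u|_1\le C\sum_k\delta(\tau^ku)<\infty .$$
So $\tau^nu\to0$, and $g_n(u)=\sum_{k<n}g(\tau^ku)$ converges absolutely to some $g_\infty(u)$, which is linear in $u$.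

**Step 4: contradiction.** Dropping the sum in (9) and letting $n\to\infty$ we get
$$\|e+g_\infty(u)\|_K=N(e+g_\infty(u),0)\le N(e,u)\qquad\text{for all }e,u,$$
which contradicts Lemma 2. So $X$ is not constrained in $X^{**}$, and Theorem A is proved. $\blacksquare$

Where would this break for $\varepsilon_i=0$? In Step 3 only: then $\delta=0$, and for $\Pi=Q_m$ we have $\tau=\mathrm{id}$, $g=0$, so the iteration stands still.

## Rademacher functions in $L_1$: badly complemented finite-dimensional pairs

Theorem A answers the question with "no", but only just: its space is $(1+\eta)$-complemented in its bidual for every $\eta>0$. The next result removes all bounded projections. Its proof does not use Theorem A.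

**Theorem B.** Over $\mathbb R$ or $\mathbb C$ there is a separable Banach space $X$ with $IP_{f,\infty}$ such that there is no bounded linear projection from $X^{**}$ onto $X$ at all.

From now on scalars are $\mathbb R$ or $\mathbb C$. The plan: a bounded projection $X^{**}\to X$ should yield projections, with one common bound, for a list of finite-dimensional pairs for which no common bound exists. Here is the list.

**Lemma 3.** Let $G=\{\pm1\}^k$ with normalized counting measure, $\mathcal Y_k=L_1(G)$, and $\mathcal E_k=\operatorname{span}\{r_1,\dots,r_k\}$, where $r_i$ are the coordinate functions. Every linear projection of $\mathcal Y_k$ onto $\mathcal E_k$ has norm $\ge\sqrt{k/3}$.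

*Proof.* Averaging replaces a projection by the most symmetric one, which we can compute. Let $Q$ be a projection onto $\mathcal E_k$. For $g\in G$ put $(\tau_g\varphi)(x)=\varphi(xg)$. This is an isometry, and $\tau_gr_i=r_i(g)r_i$, so it preserves $\mathcal E_k$. Let $\tilde Q$ be the average over $g\in G$ of $\tau_g^{-1}Q\tau_g$. Then $\|\tilde Q\|\le\|Q\|$; the range of $\tilde Q$ lies in $\mathcal E_k$, and $\tilde Q$ fixes $\mathcal E_k$ because each $\tau_g^{-1}Q\tau_g$ does. Also $\tilde Q$ commutes with all $\tau_h$.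

Let $\chi$ be a character of $G$. Then $\tau_g\tilde Q\chi=\tilde Q\tau_g\chi=\chi(g)\tilde Q\chi$. A function $f$ with $f(xg)=\chi(g)f(x)$ for all $x,g$ satisfies $f(g)=\chi(g)f(\mathbf 1)$, where $\mathbf 1=(1,\dots,1)$; so $\tilde Q\chi$ is a multiple of $\chi$. It also lies in $\mathcal E_k$. Since distinct characters are orthogonal, $\tilde Q\chi=0$ unless $\chi$ is one of the $r_i$, and $\tilde Qr_i=r_i$. The characters are an orthonormal basis of $L_2(G)$, so $\tilde Q\varphi=\sum_i\langle\varphi,r_i\rangle r_i$ with $\langle\varphi,r_i\rangle=\mathbb E(\varphi r_i)$.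

Take $\varphi=2^k1_{\{\mathbf 1\}}$, which has norm $1$ and $\langle\varphi,r_i\rangle=1$. With $S=\sum r_i$ we get $\|\tilde Q\|\ge\mathbb E|S|$. Now $\mathbb ES^2=k$ and $\mathbb ES^4=k+3k(k-1)\le3k^2$. By Hölder with exponents $\frac32$ and $3$,
$$k=\mathbb E\big(|S|^{2/3}|S|^{4/3}\big)\le(\mathbb E|S|)^{2/3}(\mathbb ES^4)^{1/3}\le(\mathbb E|S|)^{2/3}(3k^2)^{1/3},$$
so $(\mathbb E|S|)^{2/3}\ge(k/3)^{1/3}$, that is, $\mathbb E|S|\ge\sqrt{k/3}$. $\square$

## Nonlinear retractions are cheap: gluing growing pieces of $Y$ along $E$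

**The pair $E\subset Y$.** Let $(Y_j,E_j)_{j\ge1}$ be a sequence in which each pair $(\mathcal Y_k,\mathcal E_k)$, $k\ge1$, occurs infinitely often. Put $Y=(\bigoplus Y_j)_{\ell_2}$ and $E=(\bigoplus E_j)_{\ell_2}\subset Y$. As $\ell_2$-sums of finite-dimensional spaces, both are reflexive. Let $\pi:Y\to W:=Y/E$ be the quotient map. With $W^j=Y_j/E_j$ we have $W=(\bigoplus W^j)_{\ell_2}$ isometrically: the distance from $y=(y_j)$ to $E$ can be computed coordinatewise, since a nearest point $e_j\in E_j$ to $y_j$ exists and has $\|e_j\|\le2\|y_j\|$, so $(e_j)\in E$.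

**A nonlinear retraction of $Y$ onto $E$.** For $w\in W$ there is a lift $\sigma(w)\in\pi^{-1}(w)$ with $\|\sigma(w)\|=\|w\|$, because distances to $E$ are attained. Put $P(y)=y-\sigma(\pi y)$. Then $\pi P(y)=0$, so $P(y)\in E$, and
$$P(y+e)=P(y)+e\quad(e\in E),\qquad\|P(y)\|\le\|y\|+\|\pi y\|\le2\|y\|. \tag{10}$$
So a retraction that is additive along $E$, with bound $2$, always exists, whatever linear projections do. This contrast is what we exploit.

**What to glue.** Since $E$ is reflexive, we want a space $X\supset E$ in which $Y$ appears only at infinity. Put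
$$Z_n=E+(Y_1\oplus\dots\oplus Y_n)=\{y\in Y:y_j\in E_j\text{ for }j>n\}=\pi^{-1}(W^1\oplus\dots\oplus W^n).$$
These are closed subspaces, $Z_1\subset Z_2\subset\cdots$, their union is dense in $Y$, and $W_n:=\pi(Z_n)=W^1\oplus\dots\oplus W^n$ (with the norm of $W$) is finite-dimensional. We glue $Z_1,Z_2,\dots$ along the common subspace $E$. One may ask why not simply glue copies of the whole $Y$. Then $Y$ would sit over $E$ inside $X$ itself, and that copy would be a bounded linear extension of the embedding of $E$ to $Y$ with values in $X$; the contradiction below, which comes from such an extension, would disappear.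

**The space.** Let $\mathcal A=E\oplus(\bigoplus Z_n)_{\ell_1}$ with norm $\|e\|+2\sum\|z_n\|$, let
$$\Delta=\Big\{(e,(z_n)):z_n\in E\ \text{for all }n,\ e+\sum z_n=0\Big\},$$
which is a closed subspace, and let $X=\mathcal A/\Delta$ with the quotient norm. Write $[e,(z_n)]$ for classes. The space $X$ is separable. Two elements of $\mathcal A$ represent the same class exactly when the second is $(e-\sum h_n,(z_n+h_n))$, the first being $(e,(z_n))$, with $h_n\in E$ and $\sum\|h_n\|<\infty$. In words: parts of $z_n$ that lie in $E$ may be moved to the first coordinate. We need five properties.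

**(a) $j(e)=[e,0]$ is an isometric embedding $E\to X$.** Clearly $\|j(e)\|\le\|e\|$, and for every representative $\|e-\sum h_n\|+2\sum\|h_n\|\ge\|e\|$.

**(b) The embeddings of the pieces.** Let $j_n:Z_n\to X$ put $z$ in slot $n$. Then $\|j_nz\|\le2\|z\|$, and $j_n(e)=j(e)$ for $e\in E$, by moving.

**(c) The quotient by $j(E)$.** Let $V=(\bigoplus W_n)_{\ell_1}$ be normed by $2\sum\|w_n\|$, and let $q:X\to V$, $q[e,(z_n)]=(\pi z_n)_n$. It is well defined. Its kernel is $j(E)$: if all $z_n\in E$, then $[e,(z_n)]=[e+\sum z_n,0]$. Moreover $q$ is a metric quotient map, so that $V=X/j(E)$: clearly $\|q\|\le1$, and $(w_n)\in V$ is the image of $[0,(\sigma(w_n))]$, whose norm is $\le2\sum\|w_n\|$; here $\sigma(w_n)\in\pi^{-1}(W_n)=Z_n$.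

**(d) Reflexive layers.** Let $X_m=\{[e,(z_n)]:z_n=0\text{ for }n>m\}$. Then $X_m=q^{-1}(W_1\oplus\dots\oplus W_m)$: if $\pi z_n=0$ for $n>m$, move these $z_n\in E$ into the first coordinate. So $X_m$ is closed. Lifting a basis of $W_1\oplus\dots\oplus W_m$ through $q$ we get $X_m=j(E)\oplus M$ with $\dim M<\infty$. Since $j(E)$ is reflexive, so is $X_m$. The $X_m$ increase, and $\bigcup X_m$ is dense in $X$, because cutting $(z_n)$ after $m$ changes the class by at most $2\sum_{n>m}\|z_n\|$.

**(e) Nonlinear retractions onto the layers.** Define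
$$R_m:X\to X_m,\qquad R_m[e,(z_n)]=\Big[e+\sum_{n>m}P(z_n),\,z_1,\dots,z_m,0,\dots\Big].$$
The sum converges in $E$ by (10).

- *Well defined.* For the representative $(e-\sum h_n,(z_n+h_n))$, (10) gives $P(z_n+h_n)=P(z_n)+h_n$, so the formula yields $[e+\sum_{n>m}P(z_n)-\sum_{n\le m}h_n,\,z_1+h_1,\dots,z_m+h_m,0,\dots]$, which is the same class.
- *$\|R_mx\|\le\|x\|$.* For every representative $\|e+\sum_{n>m}P(z_n)\|+2\sum_{n\le m}\|z_n\|\le\|e\|+2\sum_n\|z_n\|$. The factor $2$ in the norm of $\mathcal A$ was chosen to absorb the bound $2$ in (10).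
- *$R_m(x+y)=R_m(x)+y$ for $y\in X_m$.* Represent $y$ by $(f,(y_1,\dots,y_m,0,\dots))$; adding it to $(e,(z_n))$ does not touch $z_n$ for $n>m$.

## Weak limits through the reflexive layers: $X$ has $IP_{f,\infty}$

Recall that in a compact Hausdorff space limits along an ultrafilter exist. So a bounded family in a reflexive space has a weak limit along any ultrafilter, and the norm of the limit is at most the limit of the norms.

**Step 1: reduction to one function.** Let $\{B(y_i,r_i)\}_{i\in I}$ be a family of closed balls in $X$ all of whose finite subfamilies intersect. For each finite nonempty $\alpha\subset I$ pick $x_\alpha\in\bigcap_{i\in\alpha}B(y_i,r_i)$. The sets $\{\alpha:\alpha\supset\alpha_0\}$ are closed under finite intersections and nonempty, so some ultrafilter $\mathcal U$ on the finite nonempty subsets of $I$ contains all of them. Put $\Phi(y)=\lim_{\mathcal U}\|x_\alpha-y\|$ for $y\in X$. Fix $i_0\in I$. On $\{\alpha\ni i_0\}\in\mathcal U$ we have $\|x_\alpha-y_{i_0}\|\le r_{i_0}$, so $x_\alpha$ is bounded there and $\Phi$ is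 finite. It is $1$-Lipschitz, and $\Phi(y_i)\le r_i$ for each $i$ by the same reasoning. So it suffices to find $p\in X$ with $\|p-y\|\le\Phi(y)$ for all $y\in X$.

**Step 2: a solution in each layer.** Let $p_m\in X_m$ be the weak limit along $\mathcal U$ of $R_mx_\alpha$. It exists because $X_m$ is reflexive and $\|R_mx_\alpha\|\le\|x_\alpha\|$. For $y\in X_m$, by (e), $\|R_mx_\alpha-y\|=\|R_m(x_\alpha-y)\|\le\|x_\alpha-y\|$, so
$$\|p_m-y\|\le\Phi(y)\qquad(y\in X_m). \tag{11}$$

**Step 3: the $p_m$ fit together modulo $j(E)$.** We want a limit of $(p_m)$ although $X$ is not reflexive. Since $q(R_mx_\alpha)=(q(x_\alpha)_1,\dots,q(x_\alpha)_m,0,\dots)$ and $q$ is weakly continuous,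
$$q(p_m)=(w_1,\dots,w_m,0,\dots),\qquad w_n=\lim_{\mathcal U}q(x_\alpha)_n\in W_n,$$
where the limit $w_n$ in the finite-dimensional space $W_n$ does not depend on $m$. By (11) with $y=0$, $2\sum_{n\le m}\|w_n\|=\|q(p_m)\|\le\|p_m\|\le\Phi(0)$ for all $m$, hence $2\sum_n\|w_n\|\le\Phi(0)$. Put $\zeta_n=\sigma(w_n)\in Z_n$, so $\pi\zeta_n=w_n$ and $\|\zeta_n\|=\|w_n\|$. Then
$$x^{(m)}:=[0,(\zeta_1,\dots,\zeta_m,0,\dots)]\ \longrightarrow\ x^{(\infty)}:=[0,(\zeta_n)]\quad\text{in norm}.$$

**Step 4: the limit.** We have $p_m-x^{(m)}\in\ker q=j(E)$, and this sequence is bounded. Since $E$ is reflexive, it converges weakly along a free ultrafilter on $\mathbb N$ to some $j(f)$, $f\in E$. Hence $p_m\to p:=j(f)+x^{(\infty)}$ weakly along that ultrafilter. If $y\in\bigcup X_m$, then $y\in X_m$ for all large $m$, and (11) with weak lower semicontinuity of the norm gives $\|p-y\|\le\Phi(y)$. Both sides are continuous in $y$, and $\bigcup X_m$ is dense, so this holds for all $y\in X$. Hence $X$ has $IP_{f,\infty}$.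

## Hilbertian directions against the Schur property: $X$ is not complemented in $X^{**}$

Suppose that $\Pi:X^{**}\to X$ is a bounded linear projection onto $X$.

**Step 1: $Y$ appears at infinity, and $\Pi$ pulls it into $X$.** Fix a free ultrafilter on $\mathbb N$. For $y\in\bigcup Z_n$ the vectors $j_n(y)$ are defined for large $n$ and bounded by $2\|y\|$, so the weak\*-limit $\iota(y)=w^*\text{-}\lim_nj_n(y)\in X^{**}$ along the ultrafilter exists. The map $\iota$ is linear, $\|\iota(y)\|\le2\|y\|$, and $\iota(e)=j(e)$ for $e\in E$ by (b). Extend $\iota$ by density to $Y$. Let $T=\Pi\iota:Y\to X$. Then $\|T\|\le2\|\Pi\|$ and $T|_E=j$.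

If $T$ took values in $j(E)$, then $j^{-1}T$ would be a projection of $Y$ onto $E$ and we would be done. It need not. We measure the defect in the quotient: since $qT|_E=qj=0$, there is a bounded linear $\hat T:W\to V$ with $qT=\hat T\pi$.

**Step 2: the defect is small far out.** Recall that a space has the *Schur property* if weakly null sequences in it are norm null; the unit vectors show that $\ell_2$ does not have it. We need it for $V$.

**Lemma 4.** The $\ell_1$-sum $V$ of the finite-dimensional spaces $W_n$ has the Schur property.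

*Proof.* Suppose that $(v_i)$ is weakly null in $V$ and not norm null. Pass to a subsequence with $\|v_i\|\ge\theta>0$. The coordinate maps onto the finite-dimensional $W_n$ are weakly continuous, so each coordinate of $v_i$ tends to $0$ in norm. Hence we can choose $i_1<i_2<\cdots$ and $0=n_0<n_1<n_2<\cdots$ alternately so that the part of $v_{i_s}$ on coordinates $\le n_{s-1}$ has norm $\le\theta/8$ and the part on coordinates $>n_s$ has norm $\le\theta/8$. For $n_{s-1}<n\le n_s$ choose $\varphi_n\in W_n^*$ with $\|\varphi_n\|\le1$ that norms the $n$th coordinate of $v_{i_s}$, and put $\varphi(v)=2\sum_n\varphi_n(v(n))$. Then $\|\varphi\|\le1$ on $V$, and $|\varphi(v_{i_s})|\ge(\theta-\frac\theta4)-\frac\theta4=\frac\theta2$ for all $s$, a contradiction to $v_i\to0$ weakly. $\square$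

We claim that $\|\hat T|_{W^j}\|\to0$ as $j\to\infty$. By finite-dimensionality there are unit vectors $w_j\in W^j$ with $\|\hat Tw_j\|=\|\hat T|_{W^j}\|$ (note $W^j\ne0$, since $2^k-k\ge1$). A functional on the $\ell_2$-sum $W$ is a square-summable sequence $(f_j)$, $f_j\in(W^j)^*$, and its value at $w_j$ is at most $\|f_j\|\to0$ in modulus. So $w_j\to0$ weakly in $W$, hence $\hat Tw_j\to0$ weakly in $V$, and by Lemma 4 $\|\hat Tw_j\|\to0$.

**Step 3: removing the defect on one block.** Recall that an *Auerbach basis* of a $d$-dimensional space is a basis $b_1,\dots,b_d$ of unit vectors whose coordinate functionals $b_i^*$ also have norm one; it always exists, and for $\ell_p^d$ the unit vectors do. Fix $k$ and let $d=\dim(\mathcal Y_k/\mathcal E_k)=2^k-k\ge1$. The pair $(\mathcal Y_k,\mathcal E_k)$ occurs infinitely often, so by Step 2 we can choose $j$ with $(Y_j,E_j)=(\mathcal Y_k,\mathcal E_k)$ and $\|\hat T|_{W^j}\|\le1/d$. Let $(b_i,b_i^*)_{i\le d}$ be an Auerbach basis of $W^j$. Since $\|\hat Tb_i\|\le1/d$ and $q$ is a metric quotient map,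 there are $x_i\in X$ with $q(x_i)=\hat Tb_i$ and $\|x_i\|\le2/d$. Put
$$L:W^j\to X,\qquad L(w)=\sum_{i\le d}b_i^*(w)x_i .$$
Then $\|L\|\le d\cdot\frac2d=2$ and $qL=\hat T|_{W^j}$.

**Step 4: a projection that is too good.** Consider $T-L\pi:Y_j\to X$; note that $\pi(Y_j)=W^j$. We have $q(T-L\pi)=\hat T\pi-\hat T\pi=0$ on $Y_j$, so this operator takes values in $\ker q=j(E)$. Its norm is $\le2\|\Pi\|+2$, and on $E_j$, where $\pi=0$, it equals $T=j$. Compose it with the isometry $j^{-1}:j(E)\to E$ and the norm-one coordinate projection $E\to E_j$. The result is a linear projection of $Y_j=\mathcal Y_k$ onto $E_j=\mathcal E_k$ of norm $\le2\|\Pi\|+2$. By Lemma 3,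
$$\sqrt{k/3}\le2\|\Pi\|+2 .$$
Here $k$ was arbitrary and $\Pi$ does not depend on it, a contradiction. So there is no bounded linear projection from $X^{**}$ onto $X$, and Theorem B is proved. $\blacksquare$
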